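# Duality for isogeny spaces between supersingular Drinfeld modules and the sharp stabilization threshold

## 1. Skew polynomials and supersingular Drinfeld modules

Throughout, $q$ is a prime power, $A=\mathbb F_q[T]$, $F=\mathbb F_q(T)$, and $\mathfrak p$ is a prime of $A$ of degree $d$ with monic generator $p$. Let $K$ be an algebraic closure of $A/\mathfrak p$, and let $\gamma:A\to A/\mathfrak p\subset K$ be the structure map. We write $\theta=\gamma(T)$. The image of $\gamma$ is $\mathbb F_{q^d}$.

**Definition (skew polynomials).** $K\{\tau\}$ is the ring of polynomials $\sum u_i\tau^i$ with $u_i\in K$ and multiplication determined by $\tau c=c^q\tau$. We write $\deg_\tau$, or just $\deg$, for the degree in $\tau$, with $\deg 0=-\infty$, and $\mathrm{ord}_\tau$ for the lowest exponent that occurs. Both are additive on products, so $K\{\tau\}$ has no zero divisors.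

*Example.* $(a\tau)(b\tau)=ab^q\tau^2$. The element $\sum u_i\tau^i$ acts on $K$ as the additive polynomial $\sum u_iX^{q^i}$, and multiplication is composition.

**Definition (Drinfeld module).** A Drinfeld $A$-module of rank $r$ over $K$ in $A$-characteristic $\mathfrak p$ is an $\mathbb F_q$-algebra homomorphism $\phi:A\to K\{\tau\}$, $a\mapsto\phi_a$, such that $\phi_a$ has constant term $\gamma(a)$ and $\deg_\tau\phi_a=r\deg a$.

*Example.* Since $A=\mathbb F_q[T]$, such a $\phi$ is given by $\phi_T=\theta+g_1\tau+\dots+g_r\tau^r$ with $g_r\ne0$. The $g_i$ are otherwise arbitrary.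

**Definition (supersingular).** $\phi$ is supersingular if $\phi[\mathfrak p](K)=0$, that is, if the additive polynomial $\phi_p$ has no root in $K$ other than $0$.

This is equivalent to $\phi_p=c\,\tau^{rd}$ with $c\in K^*$. To see this, write $\phi_p=g\tau^h$ where $g$ has nonzero constant term and degree $rd-h$ in $\tau$. The polynomial $g$ is separable, so it has $q^{rd-h}$ roots, and $\tau^h$ is bijective on $K$. Hence $\phi_p$ has $q^{rd-h}$ roots, and this number is $1$ exactly when $h=rd$.

*Example.* Let $r=d=2$, $p=T^2+aT+b$, $\phi_T=\theta+g\tau+\Delta\tau^2$. We use $\theta+\theta^q=-a$ and $\theta^{q^2}=\theta$. In $\phi_p=\phi_T^2+a\phi_T+b$ the coefficient of $\tau$ is $g(\theta+\theta^q+a)=0$, and the coefficient of $\tau^2$ is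
$$\Delta(2\theta+a)+g^{q+1}=g^{q+1}-(\theta^q-\theta)\Delta .$$
If the latter vanishes, then with $\varepsilon=\theta^q-\theta$ we have $\varepsilon^q=-\varepsilon\ne0$ and $g^{q+1}=\varepsilon\Delta$, so $g\neq 0$. Raising to the $q$-th power and dividing gives $g^{q^2-1}=-\Delta^{q-1}$, so the coefficient $g\Delta^q+\Delta g^{q^2}$ of $\tau^3$ vanishes too. So $\phi$ is supersingular if and only if $g^{q+1}=(\theta^q-\theta)\Delta$. For $q=2$ and $p=T^2+T+1$ we have $\theta^2-\theta=1$, so $\phi_T=\theta+\tau+\tau^2$ is supersingular, with $\phi_p=\tau^4$.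

**Definition (homomorphisms).** For Drinfeld modules $\phi,\psi$ of rank $r$ in characteristic $\mathfrak p$, put
$$\mathrm{Hom}(\phi,\psi)=\{u\in K\{\tau\}:u\phi_a=\psi_au\text{ for all }a\in A\},\qquad M_s(\phi,\psi)=\{u\in\mathrm{Hom}(\phi,\psi):\deg_\tau u\le s\}.$$
It suffices to require $u\phi_T=\psi_Tu$. We put $M_s=0$ for $s<0$. For supersingular $\phi,\psi$, $M_s(\phi,\psi)$ is a finite-dimensional $\mathbb F_q$-vector space.

*Example.* Let $q=2$ and $\phi_T=\theta+\tau+\tau^2$ as above, and let $u=u_0+u_1\tau$. Comparing coefficients in $u\phi_T=\phi_Tu$ gives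
$$u_0+u_1\theta^2=u_0^2+\theta u_1,\qquad u_0+u_1=u_0^4+u_1^2,\qquad u_1=u_1^4 .$$
Since $\theta+\theta^2=1$, the first equation says $u_0^2+u_0=u_1$. Squaring it and adding gives $u_0^4+u_0=u_1^2+u_1$, which is the second equation. So $u_1$ is any element of $\mathbb F_4$, and $u_0$ is one of the two roots of $X^2+X=u_1$. Thus $M_1(\phi,\phi)$ has $8$ elements and dimension $3$. Taking $u_1=0$ gives $M_0(\phi,\phi)=\mathbb F_2$.

**Definition (twist).** For $u\in K\{\tau\}$, let $u^{(d)}$ be obtained by raising all coefficients to the $q^d$-th power. This is a ring automorphism of $K\{\tau\}$, and $\tau^du=u^{(d)}\tau^d$. For a Drinfeld module $\psi$ put $\psi^{(d)}_a=(\psi_a)^{(d)}$.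

Since $\gamma(a)^{q^d}=\gamma(a)$, $\psi^{(d)}$ is again a Drinfeld module of rank $r$ in characteristic $\mathfrak p$. If $\psi_p=c\tau^{rd}$ then $\psi^{(d)}_p=c^{q^d}\tau^{rd}$, so supersingularity is preserved. Also $\tau^d\psi_a=\psi^{(d)}_a\tau^d$, so $\tau^d\in\mathrm{Hom}(\psi,\psi^{(d)})$.

*Example.* $\phi_T=\theta+\tau+\tau^2$ with $\theta\in\mathbb F_4$ has $\phi^{(2)}=\phi$, so $\tau^2\in\mathrm{Hom}(\phi,\phi)$.

## 2. The stabilization threshold

Fix $r\ge2$ and supersingular $\phi,\psi$ of rank $r$ in characteristic $\mathfrak p$. Put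
$$f(s)=r(s+1)-\frac{r(r-1)(d-1)}2 .$$
The following *stabilization formula* is known: for every such pair $\phi,\psi$,
$$\dim_{\mathbb F_q}M_s(\phi,\psi)=f(s)\qquad\text{for all } s\ge \frac{r^2(r-1)(d-1)}2 .\tag{1}$$
So from some point on, the number of homomorphisms of bounded degree depends only on $q,r,d,s$ and not on the pair. Where does this begin? The work "Stabilization of isogeny spaces between supersingular Drinfeld modules" (https://opennewspedia.com/news/3kllCl), from which the problem is taken, poses the following.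

**Conjecture.** The optimal threshold is $s\ge(r-1)(d-1)-1$. That is, for every $q,\mathfrak p,r$ and every pair $\phi,\psi$ as above, $\dim M_s(\phi,\psi)=f(s)$ for every integer $s\ge0$ with $s\ge(r-1)(d-1)-1$.

The case $r=2$ is known to hold. We prove the conjecture for all $r\ge2$.

## 3. Degree one, degree two, and the limits of coefficient counting

**The case $d=1$.** Here $p=T-\theta$ with $\theta\in\mathbb F_q$, and supersingular means $\phi_T=\theta+c\tau^r$. Let $\psi_T=\theta+c'\tau^r$. For $u=\sum u_i\tau^i$ the condition $u\phi_T=\psi_Tu$ reads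
$$u_i\,c^{q^i}=c'\,u_i^{q^r}\quad\text{for each }i .$$
The polynomial $c'X^{q^r}-c^{q^i}X$ is separable and additive, so its roots form an $\mathbb F_q$-space of dimension $r$. Hence $\dim M_s=r(s+1)=f(s)$ for all $s\ge0$.

**The case $r=d=2$, $s=0$.** Let $\phi_T=\theta+g\tau+\Delta\tau^2$ and $\psi_T=\theta+g'\tau+\Delta'\tau^2$ be supersingular, so $g^{q+1}/\Delta=g'^{\,q+1}/\Delta'=\theta^q-\theta$. A constant $u\in K^*$ lies in $\mathrm{Hom}(\phi,\psi)$ if and only if $u^{q-1}=g/g'$ and $u^{q^2-1}=\Delta/\Delta'$. The first equation implies the second, by raising it to the power $q+1$. So $M_0(\phi,\psi)$ is a line over $\mathbb F_q$, and $f(0)=2-1=1$. The conjectured threshold is $s\ge0$, in agreement. The earlier computation $\dim M_1(\phi,\phi)=3=f(1)$ agrees as well.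

**Why some threshold is needed.** If $(r-1)(d-1)\ge2$, then $f(0)=r\bigl(1-\tfrac{(r-1)(d-1)}2\bigr)\le0$, while $1\in M_0(\phi,\phi)$. So the formula fails at $s=0$ for the pair $(\phi,\phi)$.

**Where the method for $d=1$ stops.** For general $d$ one can still use $u\phi_p=\psi_pu$. With $\phi_p=c\tau^{rd}$ and $\psi_p=c'\tau^{rd}$ it reads $u_ic^{q^i}=c'u_i^{q^{rd}}$, one equation for each coefficient. Its solutions of degree at most $s$ form a space of dimension exactly $rd(s+1)$. For $d=1$ this was everything, because $\mathbb F_q[p]=A$. For $d\ge2$ the growth rate $rd$ is too large by the factor $d$, and the relation $u\phi_T=\psi_Tu$ must still be imposed. Writing $\phi_T=\sum\phi_i\tau^i$ and $\psi_T=\sum\psi_i\tau^i$, its coefficient at $\tau^j$ is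
$$\sum_{i}u_i\,\phi_{j-i}^{\,q^i}=\sum_i\psi_{j-i}\,u_i^{\,q^{j-i}},$$
which couples $u_{j-r},\dots,u_j$ through different Frobenius powers. Counting equations does not tell us how many of them are independent. We need a structure that sees the solution space as a whole.

## 4. An exact duality formula and what it implies

For supersingular $\chi,\phi$ of the same rank $r$, let $\mu(\chi,\phi)$ be the least $\tau$-degree of a nonzero element of $\mathrm{Hom}(\chi,\phi)$. (Nonzero elements exist; see Section 5.)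

**Theorem 1.** For all supersingular $\phi,\psi$ of rank $r\ge2$ and all $s\in\mathbb Z$,
$$\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi)=f(s),\qquad s'=(r-1)(d-1)-2-s .$$

**Corollary 2 (the conjecture).** If $s\ge(r-1)(d-1)-1$, then $\dim M_s(\phi,\psi)=f(s)$.

**Corollary 3 (exact threshold for a pair).** Let $\mu=\mu(\psi^{(d)},\phi)$. For $s\ge0$, the formula $\dim M_s(\phi,\psi)=f(s)$ holds if and only if $s\ge(r-1)(d-1)-1-\mu$.

**Corollary 4 (optimality).** For every $q,\mathfrak p,r$ a supersingular $\psi$ exists. For the pair $(\psi^{(d)},\psi)$ the formula fails for every $s$ with $0\le s\le(r-1)(d-1)-2$.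

**Corollary 5.** $\mu(\chi,\phi)\le(r-1)(d-1)/2$ for any two supersingular $\chi,\phi$.

Theorem 1 has the shape of a Riemann–Roch formula. The correction term is again a space of homomorphisms, but with degree bound $s'$. When $s\ge(r-1)(d-1)-1$ we have $s'\le-1$, the correction term is zero, and Corollary 2 follows. So everything rests on Theorem 1.

## 5. A division algebra containing all the homomorphisms

**Step 1: a common central element.** *The purpose is to find one ring, finite over its center, that contains everything.* The coefficients of $\phi_T,\psi_T$ lie in some $\mathbb F_{q^n}\subset K$. From $\phi_p=c\tau^{rd}$ with $c\in\mathbb F_{q^n}^*$ we get $\phi_{p^n}=c_n\tau^{rdn}$ with $c_n\in\mathbb F_{q^n}^*$. As $\tau^{rdn}$ commutes with $\mathbb F_{q^n}$, $\phi_{p^{nm}}=c_n^m\tau^{rdnm}$. Taking $m=q^n-1$ makes $c_n^m=1$. The same works for $\psi$ and $\psi^{(d)}$. With $k=n(q^n-1)$ and $N=rdk$,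
$$\phi_{p^k}=\psi_{p^k}=\psi^{(d)}_{p^k}=\tau^N=:\pi .$$
Put $R=\mathbb F_{q^N}\{\tau\}$. Since $n\mid N$, all $\phi_a,\psi_a,\psi^{(d)}_a$ lie in $R$. A homomorphism $u=\sum u_i\tau^i$ between any two of these modules satisfies $u\tau^N=\tau^Nu$, so $u_i^{q^N}=u_i$ and $u\in R$.

**Step 2: the division algebra $Q$.** *The purpose is to make linear algebra over fields available.* The center of $R$ is $Z=\mathbb F_q[\pi]$: commuting with $\mathbb F_{q^N}$ forces exponents divisible by $N$, and commuting with $\tau$ forces coefficients in $\mathbb F_q$. $R$ is free over $Z$ of rank $N^2$, with basis $b_i\tau^j$, where $(b_i)$ is an $\mathbb F_q$-basis of $\mathbb F_{q^N}$ and $0\le j<N$. Let $F_0=\mathbb F_q(\pi)$ and $Q=R\otimes_ZF_0$. This algebra has no zero divisors and has finite dimension $N^2$ over $F_0$, so it is a division algebra. Its center is $F_0$, since clearing a central denominator moves a central element of $Q$ into the center of $R$.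

Embed $Z\subset A$ and $F_0\subset F$ by $\pi\mapsto p^k$. Then $A$ is free over $Z$ of rank $\deg p^k=dk$, and $F=A\otimes_ZF_0$ has degree $dk$ over $F_0$. As $\phi_{p^k}=\psi_{p^k}=\pi$, the maps $\phi,\psi$ are $Z$-linear, and they extend to $F_0$-embeddings $F\to Q$.

**Step 3: the spaces $V$, $V'$ and the algebra $D$.** *The purpose is to describe the rational versions of $\mathrm{Hom}(\phi,\psi)$ and $\mathrm{Hom}(\psi,\phi)$.* Put
$$V=\{x\in Q:x\phi_a=\psi_ax\ \forall a\in A\},\qquad V'=\{y\in Q:y\psi_a=\phi_ay\ \forall a\in A\},$$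
and let $D$ be the centralizer of $\phi(F)$ in $Q$. By the Skolem–Noether theorem there is $z\in Q^*$ with $z\phi_a=\psi_az$ for all $a$. Then $x\in V$ if and only if $z^{-1}x$ commutes with $\phi(F)$, and $y\in V'$ if and only if $yz$ does. So
$$V=zD,\qquad V'=Dz^{-1}.$$
By the double centralizer theorem, $D$ has center $\phi(F)\cong F$ and $\dim_{F_0}D=N^2/(dk)$, so $\dim_FD=N^2/(dk)^2=r^2$. As a subalgebra of $Q$ it is a division algebra.

$V$ and $V'$ are $F$-spaces of dimension $r^2$ via $a\cdot x=x\phi_a=\psi_ax$ and $a\cdot y=y\psi_a=\phi_ay$. Put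
$$M=\mathrm{Hom}(\phi,\psi)=V\cap R,\qquad M'=\mathrm{Hom}(\psi,\phi)=V'\cap R ,$$
the equalities holding by Step 1. $M$ is a $Z$-submodule of $R$, so it is finitely generated over the Noetherian ring $Z$, hence over $A$. It is torsion-free. It spans $V$, because every $x\in V$ is moved into $R$ by a nonzero element of $Z$. So $M$ is $A$-free of rank $r^2$, and likewise $M'$. In particular $\mathrm{Hom}\ne0$ for every pair of supersingular modules, so $\mu<\infty$.

*Example.* Let $d=1$, $p=T$, $\phi_T=\psi_T=\tau^r$. Then $M=\mathbb F_{q^r}\{\tau\}$, with $A$ acting through $\tau^r$. It is free with basis $b_i\tau^j$, where $(b_i)$ is a basis of $\mathbb F_{q^r}/\mathbb F_q$ and $0\le j<r$; that is $r^2$ elements.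

**Step 4: the trace pairing.** *The purpose is to realize linear forms on $V$ by elements of $V'$.* Recall that the reduced trace $\mathrm{trd}=\mathrm{trd}_{D/F}:D\to F$ is the matrix trace after an extension of scalars that turns $D$ into $M_r$. It is $F$-linear, compatible with base change, satisfies $\mathrm{trd}(xy)=\mathrm{trd}(yx)$, restricts to the field trace on maximal subfields, and $(x,y)\mapsto\mathrm{trd}(xy)$ is nondegenerate. If $x=z\delta\in V$ and $y=\delta'z^{-1}\in V'$, then $yx=\delta'\delta\in D$. Hence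
$$V\times V'\to F,\qquad(x,y)\mapsto\mathrm{trd}(yx)$$
is defined and nondegenerate. It is $F$-bilinear because $y(x\phi_a)=(yx)\phi_a=\phi_a(yx)=(\phi_ay)x$. So every $\lambda\in\mathrm{Hom}_F(V,F)$ equals $\lambda_y:x\mapsto\mathrm{trd}(yx)$ for a unique $y\in V'$.

**Step 5: localization.** *The purpose is to test membership in $M'$, and integrality of a linear form, one prime at a time.* For a maximal ideal $\mathfrak l$ of $A$ let $A_{\mathfrak l}$ be the completion and $F_{\mathfrak l}$ its fraction field.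

(L1) $M$ is the kernel of the $Z$-linear map $R\to R$, $x\mapsto x\phi_T-\psi_Tx$. Let $v$ be a maximal ideal of $Z$, $Z_v$ the completion, $R_v=R\otimes_ZZ_v$. Since $Z\to Z_v$ is flat,
$$M\otimes_ZZ_v=\{x\in R_v:x\phi_T=\psi_Tx\}.$$
As $A$ is finite over $Z$, $A\otimes_ZZ_v=\prod_{\mathfrak l\mid v}A_{\mathfrak l}$, so $M\otimes_ZZ_v=\prod_{\mathfrak l\mid v}M\otimes_AA_{\mathfrak l}$. The same holds for $M'$. The same argument, with fields in place of rings, applies to $V,V',D$ inside $Q$, and also to the completion of $F_0$ at $\pi=\infty$.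

(L2) An element $y\in V'$ lies in $M'$ if and only if $y\in M'\otimes_AA_{\mathfrak l}$ for all $\mathfrak l$. Indeed, write $y$ in an $A$-basis of $M'$: its coordinates lie in $F$, and $F\cap\bigcap_{\mathfrak l}A_{\mathfrak l}=A$. In the same way, evaluating on an $A$-basis of $M$, a form $\lambda\in\mathrm{Hom}_F(V,F)$ satisfies $\lambda(M)\subset A$ if and only if $\lambda(M\otimes_AA_{\mathfrak l})\subset A_{\mathfrak l}$ for all $\mathfrak l$.

## 6. The trace dual of the valuation ring in a local division algebra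

Let $L$ be a nonarchimedean local field with valuation ring $O_L$, and let $\Delta$ be a central division algebra over $L$ of dimension $r^2$. We recall from Reiner, *Maximal Orders*, §14: the normalized valuation of $L$ extends uniquely to $\Delta$, with value group $\frac1r\mathbb Z$. Let $O_\Delta$ be its valuation ring and $P$ the maximal ideal. The residue field of $\Delta$ has degree $r$ over that of $L$. Moreover $O_\Delta=\bigoplus_{i=0}^{r-1}O_W\Pi^i$, where $W/L$ is unramified of degree $r$, conjugation by $\Pi$ induces a generator $\sigma$ of $\mathrm{Gal}(W/L)$, and $\Pi^r$ is a uniformizer of $L$. In particular $\Pi$ generates $P$.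

**Lemma 6.** $\{x\in\Delta:\mathrm{trd}(xO_\Delta)\subset O_L\}=P^{-(r-1)}$.

*Example.* Let $L=\mathbb F_q((\pi))$ and $\Delta=\mathbb F_{q^r}((\tau))$ with $\tau^r=\pi$, so $W=\mathbb F_{q^r}((\pi))$ and $\Pi=\tau$. As the proof shows, $\mathrm{trd}(\sum c_i\tau^i)=\sum_{r\mid i}\mathrm{Tr}(c_i)\tau^i$. The exponents $-1,\dots,-(r-1)$ are invisible to the trace, and this is why the dual of $\mathbb F_{q^r}[[\tau]]$ reaches down to $\tau^{-(r-1)}$ and no further.

*Proof.* First we show that $\mathrm{trd}(W\Pi^j)=0$ when $r\nmid j$. Choose $b\in W$ with $\sigma^j(b)\ne b$. For $w\in W$ we have $w\Pi^jb=\sigma^j(b)w\Pi^j$. From $\mathrm{trd}(w\Pi^jb)=\mathrm{trd}(bw\Pi^j)$ we get $\mathrm{trd}\bigl((\sigma^j(b)-b)w\Pi^j\bigr)=0$ for all $w\in W$. Since $\sigma^j(b)-b$ is a unit of $W$, the claim follows. Also $\mathrm{trd}(w)=\mathrm{Tr}_{W/L}(w)$ for $w\in W$, as $W$ is a maximal subfield.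

Since $\Pi^r\in L$, each $x\in\Delta$ is uniquely $\sum_{i=0}^{r-1}w_i\Pi^{-i}$ with $w_i\in W$. For $b\in O_W$ and $0\le i<r$, the element $x\Pi^ib$ is the sum of the terms $w_{i'}\sigma^{i-i'}(b)\Pi^{i-i'}$, and only $i'=i$ contributes to the trace. So $\mathrm{trd}(x\Pi^ib)=\mathrm{Tr}_{W/L}(w_ib)$. The elements $\Pi^ib=\sigma^i(b)\Pi^i$ span $O_\Delta$. So $x$ lies in the dual if and only if $\mathrm{Tr}_{W/L}(w_iO_W)\subset O_L$ for all $i$, and because $W/L$ is unramified this means $w_i\in O_W$ for all $i$. The dual is therefore $\bigoplus_{i=0}^{r-1}O_W\Pi^{-i}=O_\Delta\Pi^{-(r-1)}=P^{-(r-1)}$. $\square$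

## 7. The place at infinity and the splitting exponents

**Step 6: degrees at $\infty$.** *The purpose is to turn the condition $\deg u\le s$ into a lattice condition.* Let $O_\infty=\mathbb F_q[[T^{-1}]]$ and $F_\infty=\mathbb F_q((T^{-1}))$. The algebra
$$Q\otimes_{F_0}\mathbb F_q((\pi^{-1}))=\mathbb F_{q^N}((\tau^{-1}))$$
of skew Laurent series in $\tau^{-1}$ is a division algebra on which $\deg_\tau$ is additive. The natural map $F\otimes_{F_0}\mathbb F_q((\pi^{-1}))\to F_\infty$ is an isomorphism: its image is a finite-dimensional subspace over a complete field, hence closed, and it contains the dense subset $F$; and both sides have dimension $dk$ over $\mathbb F_q((\pi^{-1}))$, since $\pi=p^k$ has a pole of order $dk$ at $\infty$ and the residue field is $\mathbb F_q$ on both levels. So, using (L1), $D_\infty=D\otimes_FF_\infty$ and $V_\infty=V\otimes_FF_\infty=zD_\infty$ lie in $\mathbb F_{q^N}((\tau^{-1}))$, and $D_\infty$ is a central division algebra of dimension $r^2$ over $F_\infty$.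

From $\deg_\tau\phi_a=r\deg a$ we get $-\deg_\tau=r\cdot\mathrm{ord}_\infty$ on $F_\infty$. Thus $-\frac1r\deg_\tau$ is the valuation of $D_\infty$ extending $\mathrm{ord}_\infty$, and $\deg_\tau(D_\infty^*)=\mathbb Z$. Put $B_j=\{\delta\in D_\infty:\deg\delta\le j\}$. If $\deg\beta=j$ then $B_j=\beta O_{D_\infty}$. Since the residue field of $D_\infty$ has degree $r$ over $\mathbb F_q$, $\dim_{\mathbb F_q}B_{j+1}/B_j=r$. The maximal ideal is $P=B_{-1}$, so $P^{-(r-1)}=B_{r-1}$. By Lemma 6, $\mathrm{trd}(\delta'\beta O_{D_\infty})\subset O_\infty$ if and only if $\deg\delta'+j\le r-1$, that is,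
$$\{\delta'\in D_\infty:\mathrm{trd}(\delta'B_j)\subset O_\infty\}=B_{r-1-j}.\tag{2}$$

Put $\Lambda_s=\{x\in V_\infty:\deg x\le s\}=zB_{s-\deg z}$. This is an $O_\infty$-lattice in $V_\infty$, and
$$M_s(\phi,\psi)=M\cap\Lambda_s\ (s\in\mathbb Z),\qquad\Lambda_{s+r}=T\Lambda_s,\qquad\dim_{\mathbb F_q}\Lambda_{s+1}/\Lambda_s=r.\tag{3}$$

**Step 7: splitting exponents.** *The purpose is to compute $\dim M_s$ from $r^2$ integers.* Recall Grothendieck's splitting theorem for bundles on $\mathbb P^1$ in matrix form: every $g\in GL_m(F_\infty)$ is a product $g=a\cdot\mathrm{diag}(T^{n_1},\dots,T^{n_m})\cdot o$ with $a\in GL_m(A)$ and $o\in GL_m(O_\infty)$. Take an $A$-basis of $M$ and an $O_\infty$-basis of $\Lambda_s$, written as rows $\mathbf m$ and $\mathbf l$. Both are $F_\infty$-bases of $V_\infty$, so $\mathbf l=\mathbf mg$ for some $g$, and $\mathbf l\,o^{-1}=(\mathbf ma)\,\mathrm{diag}(T^{n_i})$. So there are an $A$-basis $(e_i)_{1\le i\le r^2}$ of $M$ and integers $n_i=n_i(s)$ with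
$$\Lambda_s=\bigoplus_iT^{n_i}O_\infty e_i .$$
Hence $M\cap\Lambda_s=\bigoplus_i\{a\in A:\deg a\le n_i\}e_i$, and
$$h^0(s):=\dim M_s(\phi,\psi)=\sum_i\max(n_i+1,0).\tag{4}$$

*Example.* For $\phi_T=\psi_T=\tau^r$, $d=1$, the basis $b_i\tau^j$ splits $\Lambda_s$ with exponents $\lfloor(s-j)/r\rfloor$, each occurring $r$ times ($0\le j<r$). As $\sum_{j=0}^{r-1}\lfloor(s-j)/r\rfloor=s-r+1$, we get $\sum(n_i+1)=r(s-r+1)+r^2=r(s+1)=f(s)$.

**Why the sum of the exponents is not enough.** Put $\chi(s)=\sum_i(n_i(s)+1)$. Section 10 shows $\chi(s)=f(s)$ for all $s$, using only (1) and periodicity. By (4), $\dim M_s=f(s)+\sum_i\max(-n_i-1,0)$. This gives the lower bound $\dim M_s\ge f(s)$ for every $s$, with equality exactly when no $n_i(s)$ is $\le-2$. But knowing $\sum_i(n_i+1)$ does not bound the smallest $n_i$. For two exponents $(m,-m)$ with $m\ge1$, the sum $\sum(n_i+1)=2$ is independent of $m$, while $\sum\max(-n_i-1,0)=m-1$ is arbitrarily large. So the counting argument stops here. We must bound the *negative* exponents,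 and for this the error term must be interpreted.

**The way past this point.** The error term is the dimension of a space of linear forms. Put
$$M_s^*=\{\lambda\in\mathrm{Hom}_F(V,F):\lambda(M)\subset A,\ \lambda(\Lambda_s)\subset T^{-2}O_\infty\}.$$
(Here $\lambda$ is extended $F_\infty$-linearly to $V_\infty$.) With $a_i=\lambda(e_i)\in A$, the second condition reads $\deg a_i\le-2-n_i$, so
$$h^1(s):=\dim M_s^*=\sum_i\max(-n_i-1,0),\qquad h^0(s)-h^1(s)=\chi(s)=\sum_i(n_i(s)+1).\tag{5}$$
By Step 4, such a $\lambda$ is $\lambda_y$ with $y\in V'$, an element which already intertwines $\psi$ and $\phi$. The conditions on $\lambda$ become conditions on $y$ at each place. We shall see that $D$ is a division algebra only at $\infty$ and $\mathfrak p$, so the trace dual differs from $M'$ only at $\mathfrak p$, and there only by a bounded pole. Multiplying by $\phi_p$ clears the pole and leaves a right factor $\tau^d$, and $\tau^d$ carries $\psi$ to $\psi^{(d)}$. What remains is a homomorphism $\psi^{(d)}\to\phi$ of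 bounded degree.

## 8. The finite places

**Step 8: the place $\mathfrak p$.** *The purpose is to describe $M\otimes A_{\mathfrak p}$ and $M'\otimes A_{\mathfrak p}$ by $\mathrm{ord}_\tau$.* The algebra $Q\otimes_{F_0}\mathbb F_q((\pi))=\mathbb F_{q^N}((\tau))$ is a division algebra with valuation $\mathrm{ord}_\tau$, and $R\otimes_Z\mathbb F_q[[\pi]]=\mathbb F_{q^N}[[\tau]]$. Since $\pi=p^k$, $\mathfrak p$ is the only prime over $(\pi)$, and $A\otimes_Z\mathbb F_q[[\pi]]=A_{\mathfrak p}$. So $D_{\mathfrak p}=D\otimes_FF_{\mathfrak p}$, $V_{\mathfrak p}=zD_{\mathfrak p}$ and $V'_{\mathfrak p}=D_{\mathfrak p}z^{-1}$ lie in $\mathbb F_{q^N}((\tau))$, and $D_{\mathfrak p}$ is a central division algebra over $F_{\mathfrak p}$ of dimension $r^2$.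

If $a\in A$ is prime to $p$, then $\phi_a$ has constant term $\gamma(a)\ne0$, and $\mathrm{ord}_\tau\phi_p=rd$. So $\mathrm{ord}_\tau=rd\cdot\mathrm{ord}_{\mathfrak p}$ on $F_{\mathfrak p}$. The value group statement of Section 6 gives $\mathrm{ord}_\tau(D_{\mathfrak p}^*)=d\mathbb Z$, and the maximal ideal of $O_{D_{\mathfrak p}}$ is $P=\{\delta:\mathrm{ord}_\tau\delta\ge d\}$.

Let $z_0\tau^j$ be the lowest term of $z$. Comparing lowest terms in $z\phi_a=\psi_az$ gives $\gamma(a)^{q^j}=\gamma(a)$ for all $a\in A$. As $\gamma(A)=\mathbb F_{q^d}$, $d$ divides $j=\mathrm{ord}_\tau z$. By (L1), $M\otimes A_{\mathfrak p}$ consists of the elements of $\mathbb F_{q^N}[[\tau]]$ that intertwine $\phi_T$ and $\psi_T$, so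
$$M\otimes_AA_{\mathfrak p}=\{x\in V_{\mathfrak p}:\mathrm{ord}_\tau x\ge0\}=zP^{-\mathrm{ord}_\tau(z)/d},\qquad M'\otimes_AA_{\mathfrak p}=\{y\in V'_{\mathfrak p}:\mathrm{ord}_\tau y\ge0\}.\tag{6}$$

**Step 9: the places $\mathfrak l\ne\mathfrak p$.** *The purpose is to show that here $M$ and $M'$ are full matrix modules, perfectly dual under the trace.* Such an $\mathfrak l$ lies over some $v\ne(\pi)$ of $Z$, because $\pi=p^k\notin\mathfrak l$. Let $\kappa$ be the residue field of $v$. The image $\bar\pi$ of $\pi$ in $\kappa$ is nonzero.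

*$R/vR\cong M_N(\kappa)$.* Fix an embedding $\iota:\mathbb F_{q^N}\to\bar\kappa$ over $\mathbb F_q$ and let $\epsilon_0,\dots,\epsilon_{N-1}$ be the standard basis of $\bar\kappa^N$. Let $c\in\mathbb F_{q^N}$ act by $c\,\epsilon_i=\iota(c)^{q^i}\epsilon_i$, and let $\tau\epsilon_i=\epsilon_{i-1}$ for $1\le i\le N-1$ and $\tau\epsilon_0=\bar\pi\epsilon_{N-1}$. Then $\tau c\,\epsilon_i=\iota(c)^{q^i}\tau\epsilon_i=c^q\tau\epsilon_i$ and $\tau^N=\bar\pi$, so this defines a map $R\otimes_Z\bar\kappa\to M_N(\bar\kappa)$. Its image contains all diagonal matrices, because $\mathbb F_{q^N}\otimes_{\mathbb F_q}\bar\kappa\cong\bar\kappa^N$ via the $N$ embeddings $\iota^{q^i}$. It also contains a cyclic permutation matrix with nonzero scalings, so it contains all matrix units. The map is onto, and both sides have dimension $N^2$, so it is an isomorphism. Hence $R/vR$ is central simple over the finite field $\kappa$, and by Wedderburn's theorem $R/vR\cong M_N(\kappa)$.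

*Lifting.* $R_v$ is $v$-adically complete, so a primitive idempotent of $R/vR$ lifts to an idempotent $e\in R_v$. Put $L=R_ve$, a direct summand of $R_v$. It is $Z_v$-free, of rank $N$, since its reduction is a column space of $M_N(\kappa)$. The map $R_v\to\mathrm{End}_{Z_v}(L)$ is an isomorphism modulo $v$ between free modules of the same rank, hence an isomorphism.

*Decomposition.* Via $\phi$, $L$ is a module $L_\phi=\prod_{\mathfrak l\mid v}L_{\phi,\mathfrak l}$ over $A\otimes_ZZ_v=\prod_{\mathfrak l\mid v}A_{\mathfrak l}$; via $\psi$ it becomes $L_\psi=\prod L_{\psi,\mathfrak l}$. Each factor is finitely generated and torsion-free over $Z_v$, hence torsion-free over $A_{\mathfrak l}$, hence $A_{\mathfrak l}$-free. The centralizer of $\phi(F)$ in $Q\otimes_{F_0}F_{0,v}=\mathrm{End}(L\otimes_{Z_v}F_{0,v})$ is $\prod_{\mathfrak l\mid v}\mathrm{End}_{F_{\mathfrak l}}(L_{\phi,\mathfrak l}\otimes F_{\mathfrak l})$, so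
$$D\otimes_FF_{\mathfrak l}=\mathrm{End}_{F_{\mathfrak l}}(L_{\phi,\mathfrak l}\otimes F_{\mathfrak l}).$$
Comparing dimensions, $L_{\phi,\mathfrak l}$ has rank $r$, and $\mathrm{trd}$ is the matrix trace. The same argument with $\psi$ shows that $L_{\psi,\mathfrak l}$ has rank $r$. By (L1),
$$M\otimes_AA_{\mathfrak l}=\mathrm{Hom}_{A_{\mathfrak l}}(L_{\phi,\mathfrak l},L_{\psi,\mathfrak l}),\qquad M'\otimes_AA_{\mathfrak l}=\mathrm{Hom}_{A_{\mathfrak l}}(L_{\psi,\mathfrak l},L_{\phi,\mathfrak l}).\tag{7}$$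
After a choice of bases these are both $M_r(A_{\mathfrak l})$. Testing $\mathrm{tr}(yx)$ on the matrix units $x$ reads off all entries of $y$. So for $y\in V'\otimes_FF_{\mathfrak l}$,
$$\mathrm{trd}(yx)\in A_{\mathfrak l}\ \text{ for all }x\in M\otimes_AA_{\mathfrak l}\iff y\in M'\otimes_AA_{\mathfrak l}.\tag{8}$$

## 9. The dual lattice is a space of homomorphisms $\psi^{(d)}\to\phi$

**Proposition 7.** For every $s\in\mathbb Z$, $M_s^*\cong M_{s'}(\psi^{(d)},\phi)$ as $\mathbb F_q$-vector spaces, where $s'=(r-1)(d-1)-2-s$.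

*Proof.* **Step 10: conditions on $y$.** *The purpose is to translate $\lambda_y\in M_s^*$ into one condition at each place.* Let $\lambda=\lambda_y$ with $0\ne y=\delta'z^{-1}\in V'$, $\delta'\in D$. For $x=z\delta$ we have $yx=\delta'\delta$.

* At $\infty$: $\lambda(\Lambda_s)\subset T^{-2}O_\infty$ if and only if $\mathrm{trd}(T^2\delta'B_{s-\deg z})\subset O_\infty$. As $T$ has $\tau$-degree $r$, by (2) this means $2r+\deg\delta'\le r-1-s+\deg z$, that is, $\deg y\le-s-r-1$.
* At $\mathfrak p$: let $i=-\mathrm{ord}_\tau(z)/d$. By (6), $\lambda(M\otimes A_{\mathfrak p})\subset A_{\mathfrak p}$ if and only if $\mathrm{trd}(\delta'P^i)\subset A_{\mathfrak p}$. Since $P^i=\Pi^iO_{D_{\mathfrak p}}$, Lemma 6 turns this into $\delta'\Pi^i\in P^{-(r-1)}$, that is, $\mathrm{ord}_\tau\delta'-\mathrm{ord}_\tau z\ge-(r-1)d$, or $\mathrm{ord}_\tau y\ge-(r-1)d$.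
* At $\mathfrak l\ne\mathfrak p$: by (8), the condition is $y\in M'\otimes_AA_{\mathfrak l}$.

By (L2), $\lambda_y\in M_s^*$ if and only if all these conditions hold.

**Step 11: from $y$ to a homomorphism.** *The purpose is to clear the pole at $\mathfrak p$.* Let $\lambda_y\in M_s^*$ and consider $\phi_py=p\cdot y\in V'$. It lies in $M'\otimes A_{\mathfrak l}$ for all $\mathfrak l\ne\mathfrak p$. Moreover
$$\mathrm{ord}_\tau(\phi_py)=rd+\mathrm{ord}_\tau y\ge rd-(r-1)d=d ,$$
so by (6) it lies in $M'\otimes A_{\mathfrak p}$. By (L2), $\phi_py\in M'\subset R$. As its $\tau$-order is at least $d$, $\phi_py=w\tau^d$ with $w\in R$. From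
$$w\psi^{(d)}_a\tau^d=w\tau^d\psi_a=\phi_aw\tau^d$$
we get $w\psi^{(d)}_a=\phi_aw$, so $w\in\mathrm{Hom}(\psi^{(d)},\phi)$. Its degree is
$$\deg w=\deg y+rd-d\le(r-1)d-s-r-1=(r-1)(d-1)-2-s=s'.$$

**Step 12: the inverse map.** *The purpose is to see that every $w$ of degree at most $s'$ occurs.* Let $0\ne w\in M_{s'}(\psi^{(d)},\phi)$. By Step 1, $w\in R$. Since $\tau^d\in\mathrm{Hom}(\psi,\psi^{(d)})$, we have $w\tau^d\in M'$. Put $y=\phi_p^{-1}w\tau^d=p^{-1}\cdot(w\tau^d)\in V'$. For $\mathfrak l\ne\mathfrak p$, $p$ is a unit in $A_{\mathfrak l}$, so $y\in M'\otimes A_{\mathfrak l}$. Also $\mathrm{ord}_\tau y\ge d-rd=-(r-1)d$ and $\deg y\le s'+d-rd=-s-r-1$. By Step 10, $\lambda_y\in M_s^*$.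

The maps $\lambda_y\mapsto w$ and $w\mapsto\lambda_y$, with $0\leftrightarrow0$, are $\mathbb F_q$-linear and inverse to each other. $\square$

*Example.* For $d=1$, $\phi_T=\psi_T=\tau^r$ (so $z=1$, $p=T$), the conditions are $\mathrm{ord}_\tau y\ge-(r-1)$ and $\deg y\le-s-r-1$. Then $w=\tau^ry\tau^{-1}$ has $\mathrm{ord}_\tau w\ge0$ and $\deg w\le-s-2=s'$. For $s\ge0$ there is no such $w\ne0$, in accordance with Section 3.

## 10. The Euler characteristic and the proof of Theorem 1

**Step 13: $\chi(s)=f(s)$ for all $s\in\mathbb Z$.** *The purpose is to compute the left side of* (5). By (5), $\chi=h^0-h^1$ does not depend on the chosen splitting. Since $\Lambda_{s+r}=T\Lambda_s$, the basis $(e_i)$ that splits $\Lambda_s$ also splits $\Lambda_{s+r}$, with exponents $n_i(s)+1$. So $\chi(s+r)=\chi(s)+r^2$, and clearly $f(s+r)=f(s)+r^2$. The exponents in each residue class of $s$ modulo $r$ grow by $1$ when $s$ grows by $r$, so for all sufficiently large $s$ we have $n_i(s)\ge-1$ for all $i$. Then $h^1(s)=0$, and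 $\chi(s)=\dim M_s(\phi,\psi)=f(s)$ by the known formula (1). The two functions satisfy the same recursion in steps of $r$ and agree for large $s$, so $\chi=f$ on $\mathbb Z$.

**Step 14: Theorem 1.** *The purpose is to assemble the pieces.* By (4), (5), Proposition 7 and Step 13,
$$\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi)=h^0(s)-h^1(s)=\chi(s)=f(s).\qquad\square$$

## 11. Sharp thresholds and short isogenies

**Proof of Corollary 2.** If $s\ge(r-1)(d-1)-1$, then $s'\le-1$, so $M_{s'}(\psi^{(d)},\phi)=0$ and Theorem 1 gives $\dim M_s(\phi,\psi)=f(s)$. This proves the conjectured bound for all $r\ge2$. $\square$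

**Proof of Corollary 3.** By Theorem 1 the formula holds at $s$ if and only if $M_{s'}(\psi^{(d)},\phi)=0$, that is, $s'<\mu$, that is, $s\ge(r-1)(d-1)-1-\mu$. Here $\mu<\infty$, because $\mathrm{Hom}(\psi^{(d)},\phi)$ has $A$-rank $r^2$ by Section 5 applied to the pair $(\psi^{(d)},\phi)$. $\square$

**Proof of Corollary 4.** *Failure.* For the pair $(\psi^{(d)},\psi)$, that is, with $\phi=\psi^{(d)}$, the second space in Theorem 1 is $M_{s'}(\psi^{(d)},\psi^{(d)})$. It contains $1$ whenever $s'\ge0$, which means $s\le(r-1)(d-1)-2$. So the formula fails for all such $s\ge0$.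

*Existence of a supersingular $\psi$.* For $g=(g_1,\dots,g_r)\in K^r$ let $\psi_T=\theta+\sum_{i=1}^rg_i\tau^i$. The constant term of $\psi_p$ is $\gamma(p)=0$, so $\psi_p=\sum_{j\ge1}h_j(g)\tau^j$ with polynomials $h_j$ in $g$. For $g=0$ we have $\psi_p=p(\theta)=0$, so $h_j(0)=0$ for all $j$. Thus $h_d,h_{2d},\dots,h_{(r-1)d}$ are $r-1$ polynomials in $r$ variables that vanish at the origin. By Krull's height theorem every component of their common zero locus through $0$ has dimension at least $1$. As $K$ is algebraically closed, there is a common zero $g\ne0$.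

Fix such a $g$ and let $r'$ be maximal with $g_{r'}\ne0$. Then $\deg_\tau\psi_T=r'$, so $\psi_p$ has degree $r'd$ and leading coefficient $h_{r'd}(g)\ne0$. Since $h_d(g)=\dots=h_{(r-1)d}(g)=0$, we must have $r'=r$, so $\psi$ is a Drinfeld module of rank $r$. Let $j\ge1$ be the lowest exponent occurring in $\psi_p$. Comparing lowest terms in $\psi_p\psi_a=\psi_a\psi_p$ gives $\gamma(a)^{q^j}=\gamma(a)$ for all $a\in A$, so $d\mid j$. As $h_d(g),\dots,h_{(r-1)d}(g)$ vanish and $j\le rd$, $j=rd$. Hence $\psi_p=h_{rd}(g)\tau^{rd}$, and $\psi$ is supersingular. $\square$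

So for every $(q,\mathfrak p,r)$ with $(r-1)(d-1)\ge2$, the bound $(r-1)(d-1)-1$ is the exact uniform threshold. If $(r-1)(d-1)\le1$, the formula holds for all $s\ge0$.

**Proof of Corollary 5.** As $K$ is perfect, we may take $q^d$-th roots of all coefficients of $\chi$. This gives a Drinfeld module $\psi$ with $\psi^{(d)}=\chi$, again supersingular of rank $r$ in characteristic $\mathfrak p$. Put $\mu=\mu(\chi,\phi)$ and $s=(r-1)(d-1)-1-\mu\in\mathbb Z$. Then $s'=\mu-1$ and $M_{s'}(\chi,\phi)=0$. By Theorem 1,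
$$0\le\dim M_s(\phi,\psi)=f(s)=r\bigl((r-1)(d-1)-\mu\bigr)-\frac{r(r-1)(d-1)}2 ,$$
so $\mu\le(r-1)(d-1)/2$. $\square$

## 12. The constant $r(r-1)(d-1)/2$ without the stabilization formula

Step 13 took the constant in $f$ from the known formula (1). The duality also determines this constant on its own. This section is not needed for the results above. We write $\chi_{\phi,\psi}$ and $\Lambda_s(\phi,\psi)$ to show the dependence on the pair.

**Step 15: $\chi_{\phi,\psi}(s)=r(s+1)-c(\phi,\psi)$ with $c(\phi,\psi)$ independent of $s$.** *The purpose is to reduce to one constant for each pair.* As $F_\infty=A\oplus T^{-1}O_\infty$, the space $F_\infty/(A+T^nO_\infty)$ has dimension $\max(-n-1,0)$. Hence $h^1(s)=\dim V_\infty/(M+\Lambda_s)$, and $\chi(s)$ is the index $\dim\ker-\dim\mathrm{coker}$ of the map $M\oplus\Lambda_s\to V_\infty$, $(m,l)\mapsto m-l$. This index increases by $\dim\Lambda'/\Lambda$ when $\Lambda$ is enlarged to $\Lambda'$, and it decreases by $\dim M/M_1$ when $M$ is replaced by a submodule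 $M_1$ of finite codimension over $\mathbb F_q$. Since $\dim\Lambda_{s+1}/\Lambda_s=r$, $\chi(s+1)-\chi(s)=r$.

**Step 16: $c(\phi,\psi)=c(\phi,\phi)$.** *The purpose is to remove the dependence on the second module.* Let $0\ne u\in\mathrm{Hom}(\psi,\phi)$ and $m=\deg u$. We claim
$$\dim_{\mathbb F_q}\mathrm{End}(\phi)/u\,\mathrm{Hom}(\phi,\psi)=rm .$$
Both modules have $A$-rank $r^2$, so the quotient is finite, and its dimension is the sum of local contributions. For $v\ne(\pi)$ write $L_v$ for the module $L$ of Step 9. By (7) and freeness of $L_{\phi,\mathfrak l}$, the primes over $v$ contribute $\prod_{\mathfrak l\mid v}\mathrm{Hom}(L_{\phi,\mathfrak l},L_{\phi,\mathfrak l}/uL_{\psi,\mathfrak l})$, of dimension $r\dim(L_v/uL_v)$. At $\mathfrak p$, (6) gives the quotient of $O_{D_{\mathfrak p}}$ by $uzP^{-\mathrm{ord}_\tau(z)/d}=P^{\mathrm{ord}_\tau(u)/d}$. The residue field of $D_{\mathfrak p}$ has dimension $rd$ over $\mathbb F_q$, so this contributes $rd\cdot\mathrm{ord}_\tau(u)/d=r\,\mathrm{ord}_\tau u$.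

Next we compute $\dim R/uR$ in two ways. Division with remainder, $x=ux_1+\rho$ with $\deg\rho<m$, is possible because $\mathbb F_{q^N}$ is perfect, and it gives $\dim R/uR=Nm$. Locally, $R_v/uR_v=\mathrm{Hom}_{Z_v}(L_v,L_v/uL_v)$ contributes $N\dim(L_v/uL_v)$ for $v\ne(\pi)$, and $\mathbb F_{q^N}[[\tau]]/u\mathbb F_{q^N}[[\tau]]$ contributes $N\,\mathrm{ord}_\tau u$. So $\sum_{v\ne(\pi)}\dim(L_v/uL_v)+\mathrm{ord}_\tau u=m$, and the claim follows.

Left multiplication by $u$ identifies the pair $(\mathrm{Hom}(\phi,\psi),\Lambda_s(\phi,\psi))$ with $(u\,\mathrm{Hom}(\phi,\psi),\Lambda_{s+m}(\phi,\phi))$. By Step 15, $\chi_{\phi,\psi}(s)=\chi_{\phi,\phi}(s+m)-rm$, that is, $c(\phi,\psi)=c(\phi,\phi)$.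

**Step 17: the value of $c$.** *The purpose is to let duality, applied twice, fix the constant.* By (5) and Proposition 7, first for $(\phi,\psi)$ and then for $(\psi^{(d)},\phi)$, and since $(s')'=s$,
$$\chi_{\phi,\psi}(s)=\dim M_s(\phi,\psi)-\dim M_{s'}(\psi^{(d)},\phi),$$
$$\chi_{\psi^{(d)},\phi}(s')=\dim M_{s'}(\psi^{(d)},\phi)-\dim M_s(\phi^{(d)},\psi^{(d)}).$$
The map $u\mapsto u^{(d)}$ is an $\mathbb F_q$-linear, degree-preserving bijection $\mathrm{Hom}(\phi,\psi)\to\mathrm{Hom}(\phi^{(d)},\psi^{(d)})$. So the two right-hand sides sum to $0$, and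
$$c(\phi,\psi)+c(\psi^{(d)},\phi)=r(s+s'+2)=r(r-1)(d-1).$$
Take $\psi=\phi$. By Step 16, $c(\phi^{(d)},\phi)=c(\phi^{(d)},\phi^{(d)})$. This equals $c(\phi,\phi)$, because $u\mapsto u^{(d)}$ gives $\dim M_s(\phi^{(d)},\phi^{(d)})=\dim M_s(\phi,\phi)$ for all $s$, and for large $s$ these dimensions are the Euler characteristics. Hence $2c(\phi,\phi)=r(r-1)(d-1)$, and with Step 16, $c(\phi,\psi)=r(r-1)(d-1)/2$ for all pairs. So $\chi_{\phi,\psi}=f$, as in Step 13.
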